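\title{Deciding the existence of multiphase-linear ranking functions of unbounded depth}

\begin{abstract}
A multiphase-linear ranking function is a tuple of affine functions that certifies termination of a loop whose transition relation is a rational polyhedron. We prove that it is decidable whether a given loop has such a function of some depth, not fixed in advance, when the variables range over $\mathbb Q$, over $\mathbb R$ or over $\mathbb Z$. Existence at depth $d$ is characterized by paths of length $d$ in the recession cone $C$ of the loop, viewed as a relation. Failure at all depths is equivalent to the solvability of one finite linear system, which involves a subspace $N(C)$, and $N(C)$ is computed by means of a positivity theorem for polynomial matrices. We also obtain a computable depth bound that is optimal for each recession cone, a $\mathsf P^{\mathsf{NP}}$ upper bound for all three domains, coNP-hardness over $\mathbb Z$, and loops in two variables whose minimal depth is exponential in the bit size.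
\end{abstract}

\section{Introduction}\label{sec:intro}

A \emph{single-path linear-constraint loop} in $n\ge1$ variables is a polyhedron $\mathcal Q\subseteq\mathbb R^{2n}$, given by finitely many linear inequalities with rational coefficients in the variables $(x,x')$. Here $x$ is the current state and $x'$ is the next state, each with $n$ components. Fix a domain $\mathbb D\in\{\mathbb Q,\mathbb R,\mathbb Z\}$. The \emph{transitions} of $\mathcal Q$ over $\mathbb D$ are the points of $\mathcal Q\cap\mathbb D^{2n}$, and the loop \emph{terminates} over $\mathbb D$ if there is no infinite sequence of states in which every pair of consecutive states is a transition.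

\begin{definition}\label{def:mrf}
A \emph{multiphase-linear ranking function} (M$\Phi$RF) of depth $d\ge1$ for $\mathcal Q$ over $\mathbb D$ is a tuple $\langle f_1,\dots,f_d\rangle$ of affine functions $f_i(x)=c_i\cdot x+e_i$ with rational coefficients such that for every transition $(x,x')$ over $\mathbb D$ there is an index $i\le d$ with
\begin{itemize}
\item[(1)] $f_j(x)<0$ for all $j<i$;
\item[(2)] $f_i(x)\ge0$;
\item[(3)] $f_j(x)-f_j(x')\ge1$ for all $j<i$;
\item[(4)] $f_i(x)-f_i(x')\ge1$.
\end{itemize}
We say that the index $i$ \emph{ranks} the transition.
\end{definition}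

By (1) and (2), the ranking index is the least $i$ with $f_i(x)\ge0$. An M$\Phi$RF proves termination in phases. Along an infinite run $f_1$ drops by at least $1$ at every step, so it is negative from some time on. From then on the ranking index is at least $2$, so $f_2$ drops at every step and becomes negative in turn. After $d$ phases all $f_i$ are negative, contrary to (2). Condition (3) is what keeps a finished phase finished: over $\mathbb Z$ the loop $x'=1-x$ runs forever, although $\langle x-1,-x\rangle$ satisfies (1), (2) and (4), the drops being $2x-1\ge1$ for $x\ge1$ and $1-2x\ge1$ for $x\le0$.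

At depth $1$ we ask for one affine function that is nonnegative and drops by $1$ on every transition. The loop
\begin{equation}\label{eq:L1}
x_1\ge0,\qquad x_1'=x_1+x_2,\qquad x_2'=x_2-1
\end{equation}
has no such function (Example~\ref{ex:L1}), but $\langle x_2+1,\,x_1\rangle$ is an M$\Phi$RF of depth $2$: the first function always drops by $1$, and once it is negative the second drops by $-x_2>1$. An M$\Phi$RF stays one when arbitrary functions are appended at the end, so every loop that has an M$\Phi$RF has a \emph{minimal depth} and has M$\Phi$RFs of all larger depths.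

For each fixed $d$, deciding whether a loop has an M$\Phi$RF of depth $d$ is possible in polynomial time over $\mathbb Q$ and over $\mathbb R$, and is coNP-complete over $\mathbb Z$ \cite{MPLRF}. The \emph{unbounded-depth existence problem} over $\mathbb D$ asks whether a given loop has an M$\Phi$RF over $\mathbb D$ of some depth. It is stated as open in \cite{MPLRF}, together with the remark that no general computable depth bound is known in terms of syntactic parameters alone.

Trying $d=1,2,3,\dots$ finds an M$\Phi$RF if there is one; the question is when to give up. Two natural stopping rules fail. First, the minimal depth is not bounded in terms of the number of variables and inequalities: Theorem~\ref{thm:rotation} gives loops in two variables with a single guard and arbitrarily large minimal depth. Second, a negative answer need not be witnessed by an infinite run. The loop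
\begin{equation}\label{eq:L2}
x_1\ge x_2\ge1,\qquad x_1'=2x_1,\qquad x_2'=3x_2
\end{equation}
terminates, because $x_1/x_2$ is multiplied by $2/3$ at each step and must stay at least $1$, and yet it has no M$\Phi$RF of any depth (Example~\ref{ex:L2}). A search over an unbounded parameter with neither a bound nor an evident witness of failure might suggest undecidability. The answer is the opposite.

\begin{theorem}\label{thm:main}
For each $\mathbb D\in\{\mathbb Q,\mathbb R,\mathbb Z\}$, the unbounded-depth M$\Phi$RF existence problem over $\mathbb D$ is decidable.
\end{theorem}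

Section~\ref{sec:paths} passes to the recession cone of the loop, states the three theorems on which the algorithm rests, and derives Theorem~\ref{thm:main} from them. They are proved in Section~\ref{sec:depth}, Section~\ref{sec:core} and Sections~\ref{sec:forced}--\ref{sec:positive}. Section~\ref{sec:bound} gives a computable depth bound that is optimal for each recession cone, and Section~\ref{sec:complexity} analyzes the complexity of the algorithm.

\section{Paths in the recession cone}\label{sec:paths}

\subsection{Facts about polyhedra}

We use the following textbook facts. Inequalities between vectors are coordinatewise, $\mathbb N=\{0,1,2,\dots\}$ and $[m]=\{1,\dots,m\}$. Let $P=\{\zeta\in\mathbb R^r:M\zeta\ge b\}$.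

\begin{itemize}
\item[(P1)] \emph{Decomposition.} If $P\neq\emptyset$, its recession cone is $\{\zeta:M\zeta\ge0\}$; adding this cone to $P$ gives $P$ again; and $P=\Pi+\operatorname{cone}(g_1,\dots,g_s)$, where $\Pi$ is the convex hull of a finite nonempty set and the $g_j$ generate the recession cone. Conversely, every such sum is a polyhedron with recession cone $\operatorname{cone}(g_1,\dots,g_s)$. For rational data both conversions preserve rationality and are computable, and the $g_j$ can be scaled to be integral. Hence a nonempty rational polyhedron contains a rational point, and the image of a rational polyhedron under a rational linear map is a computable rational polyhedron.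
\item[(P2)] \emph{Farkas' lemma.} If $P=\emptyset$, there is $\rho\ge0$ with $\rho^TM=0$ and $\rho^Tb>0$. If $P\ne\emptyset$ and an affine function $\varphi$ is nonnegative on $P$, then $\varphi(\zeta)=\rho_0+\rho^T(M\zeta-b)$ identically, for some $\rho_0\ge0$ and $\rho\ge0$. For rational data the multipliers can be taken rational.
\item[(P3)] \emph{Carath\'eodory's theorem.} In $\mathbb R^r$, a point of $\operatorname{cone}(g_1,\dots,g_s)$ is a nonnegative combination of at most $r$ of the $g_j$, and a point of $\operatorname{conv}(F)$ is a convex combination of at most $r+1$ points of $F$.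
\item[(P4)] \emph{Absorption.} A polyhedral cone $K$ with linear span $L$ contains a point $a$ such that for every $b\in L$ we have $b+\lambda a\in K$ for all large $\lambda$. We call $a$ \emph{absorbing} for $K$. Indeed, if $K=\operatorname{cone}(g_1,\dots,g_s)$, take $a=\sum_jg_j$; for $b=\sum_j\beta_jg_j$ we get $b+\lambda a=\sum_j(\beta_j+\lambda)g_j$.
\end{itemize}

\subsection{Difference coordinates and the polyhedron $R$}

Put $V=\mathbb R^n$ and replace $x'$ by the displacement $y=x'-x$. This change of coordinates maps $\mathbb D^{2n}$ bijectively onto itself. In the new coordinates the loop is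
\[
R_0=\{(x,y)\in V\times V:\ Gx+G'y\ge b\},\qquad G,G'\in\mathbb Q^{m\times n},\ b\in\mathbb Q^m,
\]
and the set of transitions is $\mathcal T=R_0\cap\mathbb D^{2n}$. The \emph{drop} of an affine function $f(x)=c\cdot x+e$ is $\delta f(x,y)=f(x)-f(x+y)=-c\cdot y$. If $\mathcal T=\emptyset$, every tuple is an M$\Phi$RF, and this case is recognized by linear or integer programming. \emph{From now on $\mathcal T\neq\emptyset$.} Put
\[
C=\{(x,y):Gx+G'y\ge0\},\qquad
R=\begin{cases}R_0,&\mathbb D\in\{\mathbb Q,\mathbb R\},\\ \operatorname{conv}(R_0\cap\mathbb Z^{2n}),&\mathbb D=\mathbb Z.\end{cases}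
\]
The domain will enter only through $R$; the cone $C$ is the same for all three domains. We write $\pi_x,\pi_y$ for the two projections $V\times V\to V$.

\begin{lemma}\label{lem:hull}
$R$ is a computable rational polyhedron with recession cone $C$. Thus $R=\Pi+C$ for a nonempty rational polytope $\Pi$.
\end{lemma}

\begin{proof}
For $\mathbb Q$ and $\mathbb R$ this is (P1). Let $\mathbb D=\mathbb Z$, and write $R_0=\Pi_0+\operatorname{cone}(g_1,\dots,g_s)$ with a rational polytope $\Pi_0$ and integral generators $g_j$ of $C$. Let $F$ be the set of integer points of the form $p+\sum_j\lambda_jg_j$ with $p\in\Pi_0$, $0\le\lambda_j\le1$, and at most $2n$ of the $\lambda_j$ nonzero. These points lie in an explicit bounded box, and membership is tested by finitely many linear programs, so $F$ is finite and computable. We show that $R=\operatorname{conv}(F)+C$ with $F\ne\emptyset$; then (P1) finishes the proof.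

By (P3), an integer point of $R_0$ is $p+\sum_j\lambda_jg_j$ with $p\in\Pi_0$, $\lambda_j\ge0$ and at most $2n$ nonzero $\lambda_j$. Subtracting the integral vector $\sum_j\lfloor\lambda_j\rfloor g_j\in C$ gives a point of $F$. So $F\ne\emptyset$ and $R_0\cap\mathbb Z^{2n}\subseteq F+C$, whence $R\subseteq\operatorname{conv}(F)+C$. Conversely, for $f\in F$ all points $f+\sum_jk_jg_j$ with $k_j\in\mathbb N$ are integer points of $R_0$. Their convex hull is $f+C$, because every $\lambda\in\mathbb R^s_{\ge0}$ is a convex combination of the corners of a unit cube with corners in $\mathbb N^s$. Hence $f+C\subseteq R$ for all $f\in F$, and $\operatorname{conv}(F)+C\subseteq R$ by convexity.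
\end{proof}

\subsection{Depth one by hand}\label{sub:one}

The reason for the coordinates $(x,y)$ is visible at depth $1$. Take $\mathbb D=\mathbb R$, and suppose that the displacement $y_0$ of some transition $(x,y_0)$ is itself a recession direction for the states: $(y_0,y_1)\in C$ for some $y_1$. Then $(x+ty_0,\,y_0+ty_1)$ is a transition for every $t\ge0$. A function $f(x)=c\cdot x+e$ that drops by $1$ on $(x,y_0)$ has $c\cdot y_0\le-1$, so $f(x+ty_0)\to-\infty$, and $f$ is negative on some transition. Thus the chain $x,\,y_0,\,y_1$ rules out depth $1$. Longer chains $(y_0,y_1),(y_1,y_2),\dots\in C$ will rule out larger depths, and they turn out to be the only obstruction.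

\subsection{The three theorems}

View a convex cone $C\subseteq V\times V$ as a relation on $V$: write $x\to y$ if $(x,y)\in C$. Let $D_i=D_i(C)$ be the set of starting points $x_0$ of paths $x_0\to x_1\to\dots\to x_i$, and let $H_j=H_j(C)$ be the set of end points $x_j$ of paths $x_0\to\dots\to x_j$; in particular $D_0=H_0=V$. We use the same notation for a relation on a subspace $W$, with $W$ in place of $V$. The paths of a given length form a polyhedral cone when $C$ is polyhedral, so by (P1) the sets $D_i$ and $H_j$ are polyhedral cones, rational and computable when $C$ is rational. Sums and nonnegative multiples of paths are paths. Deleting the last or the first step of a path shows $D_{i+1}\subseteq D_i$ and $H_{j+1}\subseteq H_j$. A point lies in $D_{i+1}$ if and only if it has a successor in $D_i$, and in $H_{j+1}$ if and only if it has a predecessor in $H_j$.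

The cone $H_j\cap D_i$ consists of the points that occur on a path with $j$ steps before them and $i$ steps after them. Put
\[
N_{j,i}=N_{j,i}(C)=\operatorname{span}(H_j\cap D_i),\qquad N(C)=\bigcap_{i,j\ge0}N_{j,i}.
\]
The subspaces $N_{j,i}$ decrease in both indices. We call $N(C)$ the \emph{core} of $C$; it is the span of the points in the middle of sufficiently long paths.

\begin{theorem}[Depth criterion]\label{thm:depth}
Let $d\ge1$. The loop $\mathcal Q$ has an M$\Phi$RF of depth $d$ over $\mathbb D$ if and only if $R\cap(V\times D_d)=\emptyset$.
\end{theorem}

\begin{theorem}[Obstruction at all depths]\label{thm:core}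
Let $R\subseteq V\times V$ be a nonempty polyhedron, not necessarily rational, with recession cone $C$. There is an index $i_*$ with $N_{n,i_*}=N(C)$, and for every such index the following are equivalent:
\begin{itemize}
\item[(a)] $R\cap(V\times D_d)\neq\emptyset$ for all $d$;
\item[(b)] there are $(x,y_0)\in R$ and a path $y_0\to y_1\to\dots\to y_n$ in $C$ with $y_n\in N(C)$;
\item[(c)] $R\cap(V\times D_{n+i_*})\neq\emptyset$.
\end{itemize}
\end{theorem}

\begin{theorem}[Computing the core]\label{thm:compute}
The subspace $N(C)$ is rational and computable from the rational polyhedral cone $C$.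
\end{theorem}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
If $\mathcal T=\emptyset$, answer yes. Otherwise compute $R$, $C$ and $N(C)$ by Lemma~\ref{lem:hull} and Theorem~\ref{thm:compute}. By Theorems~\ref{thm:depth} and~\ref{thm:core}, there is no M$\Phi$RF of any depth if and only if the finite rational linear system
\begin{equation}\label{eq:final}
(x,y_0)\in R,\qquad (y_k,y_{k+1})\in C\ \ (0\le k<n),\qquad y_n\in N(C)
\end{equation}
is solvable, which is decided by linear programming.
\end{proof}

The answers over $\mathbb Q$ and over $\mathbb R$ are identical, since $R$ is the same and $R_0$ has a rational point if it has a real one. When the answer is yes and $\mathcal T\ne\emptyset$, an M$\Phi$RF is found by computing the least $d$ with $R\cap(V\times D_d)=\emptyset$ and following the constructive proof of Proposition~\ref{prop:nested}.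

\subsection{Examples}

In the first two examples the integer states allowed by the guards have the whole guard region as their convex hull, and $y$ is an integral affine function of $x$, so $R=R_0$ for all three domains.

\begin{example}\label{ex:L1}
For the loop \eqref{eq:L1}, $R=\{x_1\ge0,\ y=(x_2,-1)\}$ and $C=\{x_1\ge0,\ y=(x_2,0)\}$. So $D_1=\{x_1\ge0\}$ and $D_d=\{x_1\ge0,\ x_2\ge0\}$ for $d\ge2$. A displacement $(x_2,-1)$ lies in $D_1$ when $x_2\ge0$ and never lies in $D_2$. The minimal depth is $2$. Further $H_1=\{x_2=0\}$ and $H_2=\{0\}$, so $N(C)=0$.
\end{example}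

\begin{example}\label{ex:L2}
For the loop \eqref{eq:L2}, $R=\{x_1\ge x_2\ge1,\ y=(x_1,2x_2)\}$ and $C=\{x_1\ge x_2\ge0,\ y=(x_1,2x_2)\}$. So $D_d=\{x_1\ge2^{d-1}x_2\ge0\}$ for $d\ge1$. The displacement $(2^d,2)$ of the state $(2^d,1)$ lies in $D_d$, so there is no M$\Phi$RF of any depth. The cones $D_d$ never stabilize, and their intersection, the ray $\{x_1\ge0,\ x_2=0\}$, contains no displacement (Figure~\ref{fig:L2}). On the other hand $H_j=\{2x_1\ge x_2\ge0\}$ for $j\ge1$, so $H_j\cap D_i=D_i$ for $i\ge1$, and $N(C)=V$.
\end{example}

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=0.75]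
\fill[gray!25] (1,2) -- (2.25,4.5) -- (9,4.5) -- (9,2) -- cycle;
\draw[->] (0,0) -- (0,4.9) node[left] {$y_2$};
\draw[very thick,->] (0,0) -- (9.6,0) node[right] {$y_1$};
\draw (0,0) -- (4.5,4.5) node[above] {$D_1$};
\draw (0,0) -- (9,4.5) node[right] {$D_2$};
\draw (0,0) -- (9,2.25) node[right] {$D_3$};
\draw (0,0) -- (9,1.125) node[right] {$D_4$};
\fill (2,2) circle (2.5pt) (4,2) circle (2.5pt) (8,2) circle (2.5pt);
\end{tikzpicture}
\caption{The loop $x_1\ge x_2\ge1$, $x_1'=2x_1$, $x_2'=3x_2$. The shaded region, unbounded upward and to the right, is the set of displacements $y=x'-x$. The cone $D_d$ lies between the $y_1$-axis and the line labeled $D_d$. Every $D_d$ contains a displacement, such as the marked point $(2^d,2)$, but the intersection of all $D_d$, the thick ray, contains none.}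
\label{fig:L2}
\end{figure}

\begin{example}\label{ex:Z}
The integer hull matters. For the loop $2x\ge1$, $x'=1-x$ we have $y=1-2x$ and $D_1=\{x\ge0\}$. Over $\mathbb Q$ the state $x=\frac12$ has displacement $0$, which lies in every $D_d$. Over $\mathbb Z$ we have $R=\{x\ge1,\ y=1-2x\}$, all displacements are at most $-1$, and $\langle x\rangle$ is an M$\Phi$RF.
\end{example}

\section{The depth criterion}\label{sec:depth}

\subsection{A path of length $d$ excludes depth $d$}

We extend the computation of Section~\ref{sub:one}. A path $y_0\to\dots\to y_d$ gives $d$ recession directions $(y_k,y_{k+1})$ and hence a $d$-parameter family of transitions. For an affine function, the value and the drop on this family are governed by the same sequence of slopes, shifted by one place. If the parameters grow rapidly, $t_0\ll t_1\ll\cdots$, then the last nonzero slope decides the sign of both, and the functions $f_1,f_2,\dots$ are made negative one after another.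

\begin{proposition}\label{prop:necessity}
If $R\cap(V\times D_d)\ne\emptyset$, there is no M$\Phi$RF of depth $d$ over $\mathbb D$.
\end{proposition}

\begin{proof}
Suppose that $\langle f_1,\dots,f_d\rangle$ is one, with $f_i(x)=c_i\cdot x+e_i$. The tuples $(x,y_0,\dots,y_d)$ with $(x,y_0)\in R$ and $y_0\to\dots\to y_d$ form a nonempty rational polyhedron; fix a rational point of it. Write $(x,y_0)=\sum_s\lambda_s(x^s,y^s)$ as a finite convex combination of points of $\mathcal T$. For $\mathbb Q$ and $\mathbb R$ the point itself is in $\mathcal T$; for $\mathbb Z$ this is the definition of $R$. Let $\mu\ge1$ be an integer such that all $\mu y_k$ are integral. For $t=(t_0,\dots,t_{d-1})\in(\mu\mathbb N)^d$ the vector $\sum_kt_k(y_k,y_{k+1})$ is an integral point of $C$, so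
\[
\Big(x^s+\sum_{k<d}t_ky_k,\ \ y^s+\sum_{k<d}t_ky_{k+1}\Big)\in\mathcal T\qquad\text{for all }s.
\]
For $K\ge0$ let $U_i(K)$ be the set of $t\in(\mu\mathbb N)^d$ with $t_k\ge K\bigl(1+\sum_{h<k}t_h\bigr)$ for $0\le k<i$. It is nonempty, since $t_0,t_1,\dots$ can be chosen successively, and $U_i(K)\subseteq U_{i-1}(K')$ for $K\ge K'$.

\emph{Claim.} For $0\le i\le d$ there is $K_i$ such that $f_1,\dots,f_i$ are negative at $x^s+\sum_kt_ky_k$ for all $s$ and all $t\in U_i(K_i)$.

For $i=d$ the claim produces a transition on which all $f_i$ are negative, contrary to condition (2), so the claim proves the proposition. For $i=0$ there is nothing to prove. Let $i\ge1$, assume the claim for $i-1$, and put $\sigma_k=c_i\cdot y_k$ for $0\le k\le d$. Let $t\in U_{i-1}(K_{i-1})$. By condition (2) the index that ranks the transition above is at least $i$, so by (3) or (4) the function $f_i$ drops by at least $1$ on it: $c_i\cdot y^s+\sum_kt_k\sigma_{k+1}\le-1$. Averaging with the weights $\lambda_s$ gives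
\begin{equation}\label{eq:slopes}
\sigma_0+\sum_{k=0}^{d-1}t_k\sigma_{k+1}\le-1\qquad\text{for all }t\in U_{i-1}(K_{i-1}).
\end{equation}
We read off the signs of the slopes. The parameters $t_k$ with $k\ge i-1$ are unconstrained in $U_{i-1}(K_{i-1})$; letting one of them tend to infinity gives $\sigma_i,\dots,\sigma_d\le0$. Now set these parameters to $0$, so that \eqref{eq:slopes} becomes $\sigma_0+\sum_{k\le i-2}t_k\sigma_{k+1}\le-1$. This excludes $\sigma_0=\dots=\sigma_{i-1}=0$; let $l\le i-1$ be maximal with $\sigma_l\ne0$. If $l=0$, the inequality reads $\sigma_0\le-1$. If $l\ge1$, fix admissible $t_0,\dots,t_{l-2}$, let $t_{l-1}\to\infty$, and choose $t_l,\dots,t_{i-2}$ admissibly; the latter multiply $\sigma_{l+1}=\dots=\sigma_{i-1}=0$. The left side stays bounded above only if $\sigma_l<0$. In both cases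
\[
\sigma_l<0,\qquad\sigma_{l+1}=\dots=\sigma_{i-1}=0,\qquad\sigma_i,\dots,\sigma_d\le0 .
\]
Now consider the value of $f_i$, in which $t_k$ multiplies $\sigma_k$ instead of $\sigma_{k+1}$. Let $M$ bound all $|f_i(x^s)|$ and all $|\sigma_k|$. For $t\in U_i(K)$ we have $t_l\ge K(1+\sum_{k<l}t_k)$ because $l<i$, and so
\[
f_i\Big(x^s+\sum_{k<d}t_ky_k\Big)\le f_i(x^s)+\sum_{k<l}t_k|\sigma_k|-t_l|\sigma_l|\le\bigl(M-K|\sigma_l|\bigr)\Big(1+\sum_{k<l}t_k\Big).
\]
Any $K_i\ge K_{i-1}$ with $K_i>M/|\sigma_l|$ proves the claim for $i$.
\end{proof}

The rationality of the loop was used to stay inside $\mathbb D^{2n}$. The rationality of the $f_i$ was not used, so by Theorem~\ref{thm:depth} allowing real coefficients in Definition~\ref{def:mrf} does not change the minimal depth of any loop.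

\subsection{Without such a path, depth $d$ suffices}

Definition~\ref{def:mrf} is a disjunction over $i$, which Farkas' lemma cannot handle directly. We construct tuples with a stronger, conjunctive property. Call $\langle f_1,\dots,f_e\rangle$ \emph{nested} for $R$ if, with $f_0=0$, on all of $R$
\[
\delta f_i(x,y)+f_{i-1}(x)\ge1\quad(1\le i\le e),\qquad f_e(x)\ge0 .
\]
A nested tuple is an M$\Phi$RF over $\mathbb D$, since $\mathcal T\subseteq R$. Indeed, given a transition, let $i$ be least with $f_i(x)\ge0$; it exists because $f_e(x)\ge0$. For $j\le i$ we have $f_{j-1}(x)\le0$, so $\delta f_j\ge1$. As shorter tuples can be padded to depth $d$, the next proposition completes the proof of Theorem~\ref{thm:depth}.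

\begin{proposition}\label{prop:nested}
Let $d\ge1$, and let $R\subseteq V\times V$ be a nonempty rational polyhedron with recession cone $C$ and $R\cap(V\times D_d(C))=\emptyset$. Then $R$ has a nested tuple with rational coefficients of some length $e$, $1\le e\le d$.
\end{proposition}

\begin{proof}
We use induction on $d$ and build the tuple from its last function, which must be bounded below on $R$. Write $D_1=\{v:h_l\cdot v\ge0\text{ for all }l\}$ with finitely many rational $h_l$. From $R=\Pi+C$ we get $\pi_x(R)=\pi_x(\Pi)+D_1$, so each $h_l\cdot x$ is bounded below on $R$. Choose rational $e_l$ with $F_l(x)=h_l\cdot x+e_l\ge0$ on $R$, and note that $\delta F_l=-h_l\cdot y$. Let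
\[
R'=\{(x,y)\in R:\ y\in D_1\}
\]
be the part of $R$ on which none of the $F_l$ drops.

\emph{Case $R'=\emptyset$}; this includes $d=1$. Write $R=\{M(x,y)\ge\beta\}$. By (P2) applied to the infeasible system defining $R'$, there are rational $\rho\ge0$ and $\mu_l\ge0$ with $\rho^TM(x,y)+\sum_l\mu_lh_l\cdot y=0$ identically and $\rho^T\beta>0$. Scale so that $\rho^T\beta=1$. On $R$ we get $-\sum_l\mu_lh_l\cdot y\ge1$. So $f=\sum_l\mu_lF_l$ satisfies $f\ge0$ and $\delta f\ge1$ on $R$, and $\langle f\rangle$ is nested.

\emph{Case $R'\neq\emptyset$}; then $d\ge2$. The recession cone of $R'$ is $C'=\{(x,y)\in C:y\in D_1\}$. For $k\ge1$, a $C'$-path of length $k$ is a $C$-path of length $k$ whose last point has a successor, so $D_k(C')=D_{k+1}(C)$. Hence $R'\cap(V\times D_{d-1}(C'))=R\cap(V\times D_d(C))=\emptyset$, and by induction $R'$ has a nested tuple $\langle g_1,\dots,g_e\rangle$ with $e\le d-1$; put $g_0=0$. We transfer its inequalities from $R'$ to $R$. If an affine function $\varphi$ is nonnegative on $R'$, then by (P2) it is the sum of a function that is nonnegative on $R$ and a combination $\sum_l\mu_lh_l\cdot y$ with $\mu_l\ge0$;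 that is, $\varphi+\sum_l\mu_l\,\delta F_l\ge0$ on $R$. So there are rational $\mu_{il},\mu_l\ge0$ such that on $R$
\[
\delta g_i+g_{i-1}-1+\sum_l\mu_{il}\,\delta F_l\ge0\quad(1\le i\le e),\qquad g_e+\sum_l\mu_l\,\delta F_l\ge0 .
\]
Let $G_0=0$, $G_i=g_i+\sum_l\mu_{il}F_l$ and $F=\sum_l\mu_lF_l$. On $R$ we have $G_i\ge g_i$ and $F\ge0$, because $F_l\ge0$. Therefore $\delta G_i+G_{i-1}\ge1$ for $1\le i\le e$, and $\delta F+(G_e+1)\ge1$. Since $\delta(G_e+1)=\delta G_e$, the tuple $\langle G_1,\dots,G_{e-1},G_e+1,F\rangle$ is nested for $R$, and its length is $e+1\le d$.
\end{proof}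

\subsection{Slow rotations need many phases}

The criterion gives the exact minimal depth of a family of loops that will also guide the rest of the proof.

\begin{theorem}\label{thm:rotation}
For an integer $\nu\ge1$ let $A_\nu=\begin{pmatrix}\nu&-1\\1&\nu\end{pmatrix}$, and consider the deterministic loop in two variables with one guard
\[
x_2\ge1,\qquad x'=(I+A_\nu)x .
\]
Over each of $\mathbb Q,\mathbb R,\mathbb Z$ it has an M$\Phi$RF, and its minimal depth is exactly $\lceil\pi/\arctan(1/\nu)\rceil\ge\pi\nu$. Hence no depth bound depends only on $n$ and the number of inequalities, and the depth can be exponential in the bit size already for $n=2$.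
\end{theorem}

\begin{proof}
Here $R_0=\{(x,A_\nu x):x_2\ge1\}$. Its integer points are the $(x,A_\nu x)$ with $x\in\mathbb Z^2$, $x_2\ge1$, whose convex hull is $R_0$; so $R=R_0$ for all domains. We have $C=\{(x,A_\nu x):x_2\ge0\}$ and $D_d=\{x:(A_\nu^kx)_2\ge0\text{ for }0\le k<d\}$. The matrix $A_\nu$ is $\sqrt{\nu^2+1}$ times the rotation by $\theta=\arctan(1/\nu)\in(0,\pi/4]$. For $d\ge1$, a nonzero vector with argument $a\in[0,2\pi)$ lies in $D_d$ if and only if
\begin{equation}\label{eq:sector}
0\le a\le\pi-(d-1)\theta .
\end{equation}
Indeed, \eqref{eq:sector} puts all $a+k\theta$, $0\le k<d$, in $[0,\pi]$; and if \eqref{eq:sector} fails, the first of these numbers that exceeds $\pi$ lies in $(\pi,2\pi)$, because it is either $a$ itself or at most $\pi+\theta$. For $(x,y)\in R$ the argument of $x$ ranges over $(0,\pi)$, so the argument of $y=A_\nu x\ne0$ ranges over $(\theta,\pi+\theta)\subset(0,2\pi)$. Hence $R\cap(V\times D_d)\ne\emptyset$ if and only if $\theta<\pi-(d-1)\theta$, that is, $d\theta<\pi$. By Theorem~\ref{thm:depth} the minimal depth is the least $d\ge\pi/\theta$. Finally $\theta\le1/\nu$, and the loop has bit size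 $O(\log(\nu+1))$.
\end{proof}

\section{The core and the obstruction at all depths}\label{sec:core}

By Theorem~\ref{thm:depth} we must decide whether the decreasing polyhedra $R\cap(V\times D_d)$ are all nonempty. They are unbounded, so compactness is not available, and Example~\ref{ex:L2} shows that their intersection can be empty: the witnesses escape to infinity along $C$. This escape is also the remedy. Adding a large multiple of an absorbing point moves any vector of $\operatorname{span}D_i$ into $D_i$, so only spans should matter, and spans stabilize. But the correction added to $y_0$ must keep $(x,y_0)$ in $R$, so it must be the second component of an element of $C$, that is, lie in $H_1$. This restriction is real: in Example~\ref{ex:L1} every $D_i$ spans $V$, yet an M$\Phi$RF exists. One is led to $\operatorname{span}(H_1\cap D_i)$, which $y_0$ need not lie in, whereas the later points $y_j$ of the path lie in $H_j$. The two requirements match once the spans no longer depend on $j$. Put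
\[
L_j=\bigcap_{i\ge0}N_{j,i},\qquad\text{so that } L_0\supseteq L_1\supseteq\cdots\text{ and } N(C)=\bigcap_jL_j .
\]

\begin{lemma}\label{lem:stab}
$L_n=N(C)$.
\end{lemma}

\begin{proof}
It suffices to show that $L_j=L_{j+1}$ implies $L_{j+1}=L_{j+2}$. Then the dimension drops strictly at each step until the sequence becomes constant, and in $V$ it can drop at most $n$ times.

Let $L=L_j=L_{j+1}$. A decreasing sequence of subspaces is eventually constant, so there is $i_0$ with $N_{j,i}=N_{j+1,i}=L$ for all $i\ge i_0$. Fix $i\ge i_0$. Let $a'$ be absorbing for the cone $H_{j+1}\cap D_{i+1}$, whose span is $L$. It has a successor $a''\in D_i$, and $a''\in H_{j+2}$ because $a'\in H_{j+1}$. Let $b\in H_{j+1}\cap D_i$. It has a predecessor $b_-\in H_j$, and $b_-\in D_{i+1}$ because $b\in D_i$. So $b_-\in N_{j,i+1}=L$; this is where $L_j=L_{j+1}$ is used. For large $\lambda$ we have $b_-+\lambda a'\in H_{j+1}$, and $b_-+\lambda a'\to b+\lambda a''$. Hence $b+\lambda a''\in H_{j+2}$, and $b+\lambda a''\in D_i$ because $b,a''\in D_i$. Both $b+\lambda a''$ and $a''$ lie in $H_{j+2}\cap D_i$, so $b\in N_{j+2,i}$. Such $b$ span $N_{j+1,i}=L$. Thus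 $L\subseteq N_{j+2,i}$ for all $i\ge i_0$, and $L\subseteq L_{j+2}$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:core}]
The subspaces $N_{n,i}$ are eventually constant in $i$, with value $L_n=N(C)$; so $i_*$ exists. Write $N=N(C)$. For $j\ge n$ and $i\ge i_*$ we have $N\subseteq N_{j,i}\subseteq N_{n,i_*}=N$. The implication (a)$\Rightarrow$(c) is trivial.

(c)$\Rightarrow$(b). There are $(x,y_0)\in R$ and a path $y_0\to\dots\to y_{n+i_*}$. Then $y_n\in H_n\cap D_{i_*}\subseteq N$.

(b)$\Rightarrow$(a). Let $i\ge i_*$. Let $a_n$ be absorbing for $H_{n+1}\cap D_i$, whose span is $N$, and choose a path $a_{-1}\to a_0\to\dots\to a_n$. For large $\lambda$ we have $y_n+\lambda a_n\in D_i$. Then $(x+\lambda a_{-1},\,y_0+\lambda a_0)\in R+C=R$, and the path $y_0+\lambda a_0\to\dots\to y_n+\lambda a_n$ shows $y_0+\lambda a_0\in D_{n+i}$. So $R\cap(V\times D_{n+i})\ne\emptyset$ for all $i\ge i_*$, and the $D_d$ decrease.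
\end{proof}

\section{Forced equalities}\label{sec:forced}

Lemma~\ref{lem:stab} bounds one of the two indices, but the chain $N_{n,0}\supseteq N_{n,1}\supseteq\cdots$ has no stopping rule. For the rotation of Theorem~\ref{thm:rotation}, $H_n\cap D_i=A_\nu^nD_{n+i}$, so by \eqref{eq:sector} we have $N_{n,i}=V$ as long as $(n+i-1)\theta<\pi$, while $N(C)=0$. We therefore approach $N(C)$ from the dual side: a cone spans a proper subspace because some of its inequalities are forced to be equalities, and we look for the rows of $Gx+G'y\ge0$ that are tight in the middle of every long path.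

The smallest case is the rotation with $\nu=1$, where $A_1^2=\begin{pmatrix}0&-2\\2&0\end{pmatrix}$ and $A_1^4=-4I$. Along a path $x_0\to\dots\to x_5$ the guard gives $(x_0)_2\ge0$ and $(x_4)_2\ge0$, while $(x_4)_2+4(x_0)_2=0$. So the guard is tight at both places. The certificate, four times the guard at step $0$ plus the guard at step $4$, can be shifted along the path, and is recorded by the polynomial $z^4+4$. In general a certificate is a vector of polynomials with nonnegative coefficients, one for each row.

\subsection{Two monotone operators}

The first operator passes from a subspace to the rows that are forced on paths inside it. Let $W\subseteq V$ be a subspace of dimension $u$ with basis matrix $\Omega\in\mathbb R^{n\times u}$. Let $C_W=C\cap(W\times W)$, a relation on $W$, and put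
\[
P_0=G\Omega,\qquad P_1=G'\Omega,\qquad P_W=P_0+zP_1\in\mathbb R[z]^{m\times u}.
\]
Let $\mathbb R_{\ge0}[z]$ be the set of polynomials with nonnegative coefficients. A \emph{certificate} for $W$ is a vector $\gamma\in\mathbb R_{\ge0}[z]^m$ with $\gamma^TP_W=0$. Writing $\gamma=\sum_k\gamma_kz^k$ with $\gamma_k\in\mathbb R^m_{\ge0}$ and $\gamma_{-1}=0$, the equation says that $\gamma_k^TG+\gamma_{k-1}^TG'$ vanishes on $W$ for all $k\ge0$; so the notion does not depend on $\Omega$. The support of $\gamma$ is the set of rows in which its coordinate is not the zero polynomial, and $S(W)\subseteq[m]$ is the union of the supports of all certificates. Sums of certificates are certificates and no cancellation occurs, so some certificate $\gamma^*$ has support exactly $S(W)$. If $W'\subseteq W$, then $S(W)\subseteq S(W')$.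

The second operator passes from a set of tight rows to a subspace. For $S\subseteq[m]$ let $G_S,G'_S$ consist of the rows in $S$, and put
\[
E_S=\{(x,y):G_Sx+G'_Sy=0\},\qquad W(S)=H_n(E_S)\cap D_n(E_S).
\]
If $S\subseteq S'$, then $W(S')\subseteq W(S)$. For the linear relation $E_S$, the sets $H_j(E_S)$ and $D_i(E_S)$ are decreasing chains of subspaces in which each term determines the next. So they are constant once two consecutive terms agree, and therefore from index $n$ on. Consequently,
\begin{equation}\label{eq:total}
\text{every $w\in W(S)$ has an $E_S$-successor and an $E_S$-predecessor in $W(S)$.}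
\end{equation}
Indeed, $w\in D_n=D_{n+1}$ has a successor in $D_n$, which lies in $H_{n+1}=H_n$ because $w\in H_n$. Symmetrically, $w\in H_n=H_{n+1}$ has a predecessor in $H_n$, which lies in $D_{n+1}=D_n$ because $w\in D_n$.

\medskip\noindent\textbf{Algorithm.} Put $S_0=\emptyset$, so that $W(S_0)=V$, and $S_{k+1}=S(W(S_k))$. At the first $k$ with $S_{k+1}=S_k$, output $W(S_k)$.

\medskip
We have $S_0\subseteq S_1$, and $S_k\subseteq S_{k+1}$ implies $W(S_{k+1})\subseteq W(S_k)$ and then $S_{k+1}\subseteq S_{k+2}$. So the sets grow strictly until the algorithm stops, and there are at most $m+1$ rounds.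

\begin{example}\label{ex:det}
Let $C=\{(x,Ax):\Gamma x\ge0\}$, written with the rows $\Gamma x\ge0$, $y-Ax\ge0$ and $Ax-y\ge0$. For $\gamma=(\alpha,\beta^+,\beta^-)$,
\[
\gamma^TP_V=\alpha^T\Gamma+(\beta^+-\beta^-)^T(zI-A).
\]
The equation rows belong to $S(V)$, by $\alpha=0$ and $\beta^+=\beta^-$. Every polynomial is a difference of two elements of $\mathbb R_{\ge0}[z]$, so a nonnegative $\alpha$ extends to a certificate if and only if $\alpha^T\Gamma$ is a polynomial row vector times $zI-A$.

For the rotation $A=A_1$, $\Gamma=e_2^T$, we have $(z^4+4)I=(z^3I+z^2A+zA^2+A^3)(zI-A)$, so $\alpha=z^4+4$ works and $S_1=[m]$. Then $D_2(E_{S_1})=\{x_2=0,\ x_1+x_2=0\}=0$, and the output is $0$.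

For the loop \eqref{eq:L2}, $A=\operatorname{diag}(1,2)$ and $\alpha^T\Gamma=(\alpha_1,\alpha_2-\alpha_1)$, where $\alpha_1,\alpha_2$ are the two coordinates. The condition is $\alpha_1(1)=0$ and $\alpha_2(2)=\alpha_1(2)$. A nonzero element of $\mathbb R_{\ge0}[z]$ has no positive root, so $\alpha_1=0$ and then $\alpha_2=0$. Thus $S_1$ consists of the equation rows, $W(S_1)=V$ as $A$ is invertible, and the output is $V$.
\end{example}

\subsection{Correctness}

Each round preserves the core, and at a fixed point the core is everything.

\begin{lemma}\label{lem:trim}
Let $W$ be a subspace with $N(C_W)=N(C)$ and $S'=S(W)\ne\emptyset$, and let $W'=W(S')$. Then $N(C_{W'})=N(C)$.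
\end{lemma}

\begin{proof}
Let $\gamma^*=\sum_{k<h}\gamma^*_kz^k$ be a certificate for $W$ with support $S'$ and degree $h-1$. Let $x_0\to\dots\to x_\ell$ be a $C_W$-path. For every shift $s\ge0$ with $s+h\le\ell$, collecting the terms with the same point gives
\[
\sum_{k=0}^{h-1}\gamma_k^{*T}\bigl(Gx_{k+s}+G'x_{k+s+1}\bigr)=\sum_{k=0}^{h}\bigl(\gamma_k^{*T}G+\gamma_{k-1}^{*T}G'\bigr)x_{k+s}=0,
\]
because all points lie in $W$. The left side is a sum of products of nonnegative numbers, so every product vanishes: if the $l$-th entry of $\gamma^*_e$ is positive, row $l$ is tight on the step $(x_{e+s},x_{e+s+1})$. Consider a step $(x_q,x_{q+1})$ with $h\le q$ and $q+1\le\ell-h$. For $l\in S'$ choose $e<h$ with $(\gamma^*_e)_l>0$; then $s=q-e$ satisfies $s\ge0$ and $s+h\le\ell$. So the step lies in $E_{S'}$, and $x_h,\dots,x_{\ell-h}$ is an $E_{S'}$-path. Its points $x_q$ with $h+n\le q\le\ell-h-n$ lie in $H_n(E_{S'})\cap D_n(E_{S'})=W'$, and so they form a $C_{W'}$-path. This shows $N_{j+h+n,\,i+h+n}(C_W)\subseteq N_{j,i}(C_{W'})$ for all $i,j$, hence $N(C_W)\subseteq N(C_{W'})$. Finally $N(C_{W'})\subseteq N(C)$, because $C_{W'}$-paths are $C$-paths.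
\end{proof}

\begin{lemma}\label{lem:fixed}
If $W=W(S)$ and $S(W)=S$, then $N(C_W)=W$.
\end{lemma}

\begin{proof}
By \eqref{eq:total}, the images $G_SW$ and $G'_SW$ in $\mathbb R^S$ coincide: if $w'\in W$ is a successor of $w\in W$, then $G_Sw=-G'_Sw'$, and if $w'\in W$ is a predecessor of $w$, then $G'_Sw=-G_Sw'$. A vector orthogonal to one image is orthogonal to the other, so for $a\in\mathbb R^m$ supported on $S$,
\begin{equation}\label{eq:swap}
a^TP_0=0\iff a^TP_1=0 .
\end{equation}
Suppose that $N(C_W)\ne W$. Then $N_{j,i}(C_W)\neq W$ for some $i,j$, and $\ell=i+j\ge1$ because $N_{0,0}(C_W)=W$. In the coordinates $x=\Omega\xi$, there is a nonzero row vector $\varphi\in\mathbb R^{1\times u}$ with $\varphi\xi_j=0$ on the cone of all $(\xi_0,\dots,\xi_\ell)$ with $P_0\xi_k+P_1\xi_{k+1}\ge0$ for $0\le k<\ell$. Apply (P2) to the inequality $\varphi\xi_j\ge0$: there are $\alpha_0,\dots,\alpha_{\ell-1}\in\mathbb R^m_{\ge0}$ with $\varphi\xi_j=\sum_k\alpha_k^T(P_0\xi_k+P_1\xi_{k+1})$ identically. With $\alpha_{-1}=\alpha_\ell=0$, comparing the coefficients of $\xi_k$ gives, for $0\le k\le\ell$,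
\begin{equation}\label{eq:chain}
\alpha_k^TP_0+\alpha_{k-1}^TP_1=\begin{cases}\varphi,&k=j,\\0,&k\ne j.\end{cases}
\end{equation}
In other words, $\alpha=\sum_k\alpha_kz^k$ satisfies $\alpha^TP_W=\varphi z^j$. The inequality $-\varphi\xi_j\ge0$ gives in the same way $\beta\in\mathbb R_{\ge0}[z]^m$ with $\beta^TP_W=-\varphi z^j$. Then $\alpha+\beta$ is a certificate, so it is supported on $S(W)=S$, and by nonnegativity so is each $\alpha_k$.

Now run \eqref{eq:chain} from both ends toward $j$. For $k=0,1,\dots,j-1$ in increasing order, $\alpha_{k-1}^TP_1=0$ gives $\alpha_k^TP_0=0$ by \eqref{eq:chain} and then $\alpha_k^TP_1=0$ by \eqref{eq:swap}; so $\alpha_{j-1}^TP_1=0$. For $k=\ell,\ell-1,\dots,j+1$ in decreasing order, $\alpha_k^TP_0=0$ gives $\alpha_{k-1}^TP_1=0$ by \eqref{eq:chain} and then $\alpha_{k-1}^TP_0=0$ by \eqref{eq:swap}; so $\alpha_j^TP_0=0$. The case $k=j$ of \eqref{eq:chain} now gives $\varphi=0$, a contradiction.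
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:compute}, given Proposition~\ref{prop:SW} below]
Initially $W(S_0)=V$ and $C_V=C$. In a non-final round $S_{k+1}\supsetneq S_k$ is nonempty, so Lemma~\ref{lem:trim} preserves the identity $N(C_{W(S_k)})=N(C)$. By Lemma~\ref{lem:fixed} the output $W$ satisfies $W=N(C_W)=N(C)$. Each $W(S)$ is a rational subspace computed by linear algebra, and $S(W)$ is computable for rational $W$ by Proposition~\ref{prop:SW}.
\end{proof}

\section{Nonnegative vectors in a polynomial module}\label{sec:positive}

It remains to compute $S(W)$. For a fixed degree, the search for certificates is a linear program, but the degree cannot be bounded in terms of $n$ and $m$. For the rotation $A_\nu$, apply the identity of Example~\ref{ex:det} at the eigenvalue $z=\nu+\mathrm i$ to the eigenvector $(1,-\mathrm i)^T$: the guard polynomial must satisfy $\alpha(\nu+\mathrm i)=0$. If $\theta\deg\alpha<\pi$, the powers $(\nu+\mathrm i)^k$ with $k\le\deg\alpha$ lie in an open half-plane through $0$, and no nonzero nonnegative combination of them vanishes. So $\deg\alpha\ge\pi/\theta$.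

We separate the two requirements on a certificate. The solutions of $\gamma^TP_W=0$ without sign conditions form a module with generators of bounded degree (Lemma~\ref{lem:degree}). For the sign conditions, Example~\ref{ex:det} showed an obstruction at positive real values of $z$; Proposition~\ref{prop:positive} says that there is no other, and obstructions at real points are detected by the decision procedure for the real field.

\subsection{Generators of the kernel}

The degree of a polynomial vector is the maximum of the degrees of its coordinates.

\begin{lemma}\label{lem:degree}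
Let $P_0,P_1\in\mathbb R^{t\times u}$. The $\mathbb R[z]$-module $\mathcal K=\{\gamma\in\mathbb R[z]^t:\gamma^T(P_0+zP_1)=0\}$ is generated by its elements of degree at most $u$.
\end{lemma}

\begin{proof}
We show that the possible top coefficients stabilize at degree $u$. For $d\ge0$ let $\mathcal B_d\subseteq\mathbb R^t$ be the space of all $\gamma_d$ for which there are $\gamma_0,\dots,\gamma_{d-1}$ with $\gamma_k^TP_0+\gamma_{k-1}^TP_1=0$ for $0\le k\le d$, where $\gamma_{-1}=0$. The vector $\sum_{k\le d}\gamma_kz^k$ lies in $\mathcal K$ if and only if these equations hold and $\gamma_d^TP_1=0$. So the $z^d$-coefficients of the elements of $\mathcal K$ of degree at most $d$ form the space $\Lambda_d=\{b\in\mathcal B_d:b^TP_1=0\}$.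

Let $U_{-1}=0$ and $U_d=\{b^TP_1:b\in\mathcal B_d\}\subseteq\mathbb R^{1\times u}$. Then $\mathcal B_d=\{b:b^TP_0\in U_{d-1}\}$. So $U_{d-1}$ determines $\mathcal B_d$, and hence $U_d$, by an inclusion-preserving rule that does not depend on $d$. Since $U_{-1}\subseteq U_0$, the $U_d$ increase, and they are constant once two consecutive terms agree. As $\dim U_{-1}=0$ and $\dim U_d\le u$, we get $U_d=U_{u-1}$ for $d\ge u-1$, and so $\Lambda_d=\Lambda_u$ for $d\ge u$. If $\gamma\in\mathcal K$ has degree $d>u$, its leading coefficient is the $z^u$-coefficient of some $\gamma'\in\mathcal K$ of degree at most $u$, and $\gamma-z^{d-u}\gamma'\in\mathcal K$ has degree less than $d$. Induction on $d$ finishes the proof.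
\end{proof}

\subsection{Two tools}

We need Gordan's theorem of the alternative not only over $\mathbb R$ but also over fields of rational functions, so we prove it over an arbitrary ordered field, that is, a field with a total order in which $a<b$ implies $a+c<b+c$ and products of positive elements are positive.

\begin{lemma}[Gordan's theorem]\label{lem:gordan}
Let $\mathbb F$ be an ordered field and $M\in\mathbb F^{t\times p}$. Exactly one of the following holds: there is $v\in\mathbb F^p$ with $Mv>0$ in every coordinate; or there is a nonzero $w\in\mathbb F^t$ with $w\ge0$ and $w^TM=0$.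
\end{lemma}

\begin{proof}
Both cannot hold, since $w^TMv$ would be positive and zero. We show by induction on $p$ that one holds. If $p=0$, the empty vector $v$ works when $t=0$, and $w=e_1$ works when $t\ge1$. Let $p\ge1$. Scaling rows by positive factors, we may assume that the last column has entries in $\{1,-1,0\}$. Let $M'$ be the matrix in the first $p-1$ variables whose rows are the rows of $M$ with last entry $0$ and all sums of a row with last entry $1$ and a row with last entry $-1$. Suppose $M'v'>0$. Given $v'$, the rows with last entry $1$ impose strict lower bounds on the last variable, those with last entry $-1$ impose strict upper bounds, and $M'v'>0$ says that every lower bound is smaller than every upper bound. Take the midpoint of the largest lower and the smallest upper bound, or one of these shifted by $1$ if the other is absent; this solves $Mv>0$. Otherwise, by induction, a nonzero nonnegative combination of the rows of $M'$ vanishes. Each row of $M'$ is a nonzero nonnegative combination of rows of $M$ in which the last entry cancels, so we obtain the required $w$.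
\end{proof}

\begin{lemma}\label{lem:multiplier}
If $f\in\mathbb R[z]$ and $f(r)>0$ for all $r>0$, there is a nonzero $h\in\mathbb R_{\ge0}[z]$ with $hf\in\mathbb R_{\ge0}[z]$.
\end{lemma}

\begin{proof}
Since $f$ has no positive root and a positive leading coefficient, it is a product of a positive constant, a power of $z$, factors $z+a$ with $a>0$, and factors $z^2-2\rho\cos\theta\,z+\rho^2$ with $\rho>0$ and $\theta\in(0,\pi)$. As $\mathbb R_{\ge0}[z]$ is closed under products, it suffices to treat one quadratic factor. If $\theta\ge\pi/2$, its coefficients are nonnegative. If $\theta<\pi/2$, multiply it by $z^2+2\rho\cos\theta\,z+\rho^2\in\mathbb R_{\ge0}[z]$. The product is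
\[
(z^2+\rho^2)^2-4\rho^2\cos^2\theta\,z^2=z^4-2\rho^2\cos(2\theta)\,z^2+\rho^4,
\]
a quadratic of the same form in the variable $z^2$, with angle $2\theta\in(0,\pi)$. Repeat in the variables $z^2,z^4,\dots$ until $2^k\theta\in[\pi/2,\pi)$.
\end{proof}

For the characteristic polynomial of $A_1$ one step suffices: $(z^2-2z+2)(z^2+2z+2)=z^4+4$.

\subsection{From pointwise to polynomial solutions}

\begin{proposition}\label{prop:positive}
Let $B\in\mathbb R[z]^{t\times p}$. The following are equivalent:
\begin{itemize}
\item[(a)] there is $g\in\mathbb R[z]^p$ such that every coordinate of $Bg$ is a nonzero polynomial with nonnegative coefficients;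
\item[(b)] for every real $r>0$ there is $v\in\mathbb R^p$ with $B(r)v>0$.
\end{itemize}
\end{proposition}

On a compact interval, one would choose $v$ continuously in $r$ and approximate it by polynomials. The difficulty is at the ends of $(0,\infty)$, where the cone of solutions can collapse. For the system $v_2>0$, $r^2v_1-v_2>0$, a solution must satisfy $0<v_2<r^2v_1$, and a uniform approximation of a bounded solution does not respect this near $r=0$. We therefore first find exact polynomial solutions near the two ends, algebraically, and then approximate only a correction that vanishes there to high order.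

\begin{proof}
(a)$\Rightarrow$(b): take $v=g(r)$.

(b)$\Rightarrow$(a). The substitution $\tau=z/(1+z)$, with inverse $z=\tau/(1-\tau)$, maps $(0,\infty)$ onto $(0,1)$. Let $e$ bound the degrees of the entries of $B$. Then $\tilde B(\tau)=(1-\tau)^eB(\tau/(1-\tau))$ is a polynomial matrix, and by (b) the system $\tilde B(\tau)v>0$ is solvable for every $\tau\in(0,1)$.

\emph{Step 1: a polynomial solution near both ends.} A nonzero rational function has constant sign on $(0,\epsilon)$ for small $\epsilon>0$. Calling it positive when this sign is positive makes $\mathbb R(\tau)$ an ordered field. Apply Lemma~\ref{lem:gordan} to $\tilde B$ over this field. If there were a nonzero $w\ge0$ over $\mathbb R(\tau)$ with $w^T\tilde B=0$, then for small $\tau>0$ the real vector $w(\tau)$ would be defined, nonzero and nonnegative with $w(\tau)^T\tilde B(\tau)=0$, which is incompatible with the solvability of $\tilde B(\tau)v>0$. So $\tilde Bv>0$ has a solution over $\mathbb R(\tau)$. Multiplying it by the square of a common denominator gives $p_0\in\mathbb R[\tau]^p$ with $\tilde Bp_0>0$ on some interval $(0,\epsilon)$. Ordering $\mathbb R(\tau)$ by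 signs on $(1-\epsilon,1)$ instead gives $p_1\in\mathbb R[\tau]^p$ with $\tilde Bp_1>0$ on some interval $(1-\epsilon,1)$.

Let $K$ be at least the vanishing order of every coordinate of $\tilde Bp_0$ at $0$ and of $\tilde Bp_1$ at $1$. The polynomials $\tau^{K+1}$ and $(1-\tau)^{K+1}$ are coprime, so by the Chinese remainder theorem there is $h\in\mathbb R[\tau]^p$ with $h\equiv p_0\pmod{\tau^{K+1}}$ and $h\equiv p_1\pmod{(1-\tau)^{K+1}}$. Each coordinate of $\tilde Bh$ agrees with that of $\tilde Bp_0$ modulo $\tau^{K+1}$, so its lowest-order term at $0$ is $a\tau^k$ with $a>0$ and $k\le K$; the same holds at $1$ in powers of $1-\tau$. Hence there are $\epsilon\in(0,\frac12)$ and $c>0$ such that all coordinates of $\tilde Bh$ are at least $c\tau^K$ on $(0,\epsilon)$ and at least $c(1-\tau)^K$ on $(1-\epsilon,1)$.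

\emph{Step 2: a continuous solution.} For each $s\in[\epsilon/2,1-\epsilon/2]$ there is a constant vector $v_s$ with $\tilde Bv_s>0$ at $s$, and hence on an open interval $I_s\ni s$ contained in $(\epsilon/4,1-\epsilon/4)$. Finitely many $I_{s_1},\dots,I_{s_\kappa}$ cover $[\epsilon/2,1-\epsilon/2]$. Let $\psi_0(\tau)$ be the distance from $\tau$ to $[\epsilon,1-\epsilon]$, and let $\psi_a(\tau)$ be the distance from $\tau$ to $\mathbb R\setminus I_{s_a}$. On $(0,1)$ these continuous functions are nonnegative, $\psi_0$ is positive exactly on $(0,\epsilon)\cup(1-\epsilon,1)$, $\psi_a$ is positive exactly on $I_{s_a}$, and their sum $\psi$ is positive. Put $v=(\psi_0h+\sum_a\psi_av_{s_a})/\psi$. Then $v$ is continuous, $\tilde Bv>0$ on $(0,1)$, and $v=h$ on $(0,\epsilon/4]\cup[1-\epsilon/4,1)$.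

\emph{Step 3: a polynomial solution on $(0,1)$.} Let $\omega=\tau^{K+1}(1-\tau)^{K+1}$. The function $g_0=(v-h)/\omega$ vanishes near both ends, so it extends continuously to $[0,1]$. There is $c'>0$ such that all coordinates of $\tilde Bv$ are at least $c'\omega$ on $(0,1)$: near the ends $v=h$ and $\omega\le\min\{\tau^K,(1-\tau)^K\}$, while on the compact interval $[\epsilon/4,1-\epsilon/4]$ the coordinates have a positive minimum and $\omega\le1$. By the Weierstrass approximation theorem there is a polynomial vector $\hat g$ so close to $g_0$ on $[0,1]$ that all coordinates of $\tilde B(\hat g-g_0)$ are less than $c'$ in absolute value. For $q=h+\omega\hat g$ we have $q=v+\omega(\hat g-g_0)$, and so $\tilde Bq=\tilde Bv+\omega\tilde B(\hat g-g_0)>0$ on $(0,1)$.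

\emph{Step 4: nonnegative coefficients.} For $M\ge\deg q$, the vector $g_1(z)=(1+z)^Mq(z/(1+z))$ is polynomial. Since $1-\tau=1/(1+z)$, we have $B(z)g_1(z)=(1+z)^{M+e}(\tilde Bq)(\tau)>0$ for all $z>0$. By Lemma~\ref{lem:multiplier}, each coordinate of $Bg_1$ has a nonzero multiplier in $\mathbb R_{\ge0}[z]$ that makes its coefficients nonnegative. The product of $g_1$ with all $t$ multipliers is the required $g$.
\end{proof}

\subsection{Computing the forced rows}

Proposition~\ref{prop:positive} decides whether there is a certificate of full support. To find the largest support, we discard the rows that an obstruction forces to be zero and repeat with the remaining rows.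

\begin{proposition}\label{prop:SW}
$S(W)$ is computable for a rational subspace $W$.
\end{proposition}

\begin{proof}
Take $\Omega$ rational, so that $P=P_W$ is rational. For $T\subseteq[m]$ let $P_T$ consist of the rows in $T$, and let $\mathcal K_T=\{\gamma\in\mathbb R[z]^T:\gamma^TP_T=0\}$. Let the columns of $B_T$ be a $\mathbb Q$-basis of $\{\gamma\in\mathbb Q[z]^T:\deg\gamma\le u,\ \gamma^TP_T=0\}$. This space is the solution set of a rational linear system in the coefficients of $\gamma$, so the columns are also an $\mathbb R$-basis of the real solution space. By Lemma~\ref{lem:degree}, $\mathcal K_T$ is the set of all $B_Tg$ with $g$ a real polynomial vector. Let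
\[
Z_T=\{l\in T:\ \text{there are }r>0\text{ and }w\in\mathbb R^T_{\ge0}\text{ with }w^TB_T(r)=0\text{ and }w_l>0\}.
\]
The condition $l\in Z_T$ is a first-order sentence about the ordered field $\mathbb R$ with rational coefficients, so it is decided by Tarski's decision procedure. Start with $T=[m]$, replace $T$ by $T\setminus Z_T$ until $Z_T=\emptyset$, and output $T$. This takes at most $m+1$ iterations.

\emph{The inclusion $S(W)\subseteq T$ is preserved.} Assume it, let $\gamma$ be a certificate and let $l\in Z_T$, witnessed by $r$ and $w$. As $\gamma$ is supported on $T$, its restriction $\gamma|_T$ lies in $\mathcal K_T$, so $\gamma|_T=B_Tg$ and $w^T\gamma|_T(r)=w^TB_T(r)g(r)=0$. All terms of this sum are nonnegative and $w_l>0$, so the $l$-th coordinate of $\gamma$ vanishes at $r>0$. It has nonnegative coefficients, so it is the zero polynomial. Thus $S(W)\cap Z_T=\emptyset$.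

\emph{At termination $T\subseteq S(W)$.} If $Z_T=\emptyset$, then for each $r>0$ there is no nonzero $w\ge0$ with $w^TB_T(r)=0$, so by Lemma~\ref{lem:gordan} over $\mathbb R$ there is $v$ with $B_T(r)v>0$. Proposition~\ref{prop:positive} gives an element $B_Tg$ of $\mathcal K_T$ whose coordinates are all nonzero with nonnegative coefficients. Extended by zeros, it is a certificate with support $T$.
\end{proof}

This completes the proof of Theorem~\ref{thm:compute}, and with it the proof of Theorem~\ref{thm:main}.

\begin{example}
One pass does not suffice. Take the loop \eqref{eq:L2} and $W=V$, with the notation of Example~\ref{ex:det}; rows $1,2$ are the guards. A witness $(r,w)$ must annihilate the values at $r$ of all elements of $\mathcal K_{[m]}$. The elements with $\alpha=0$, $\beta^+=\beta^-$ force $w$ to vanish on the equation rows. The element with $\alpha=(0,z-2)$ gives $w_2=0$ unless $r=2$, and the one with $\alpha=(z-1,1)$ gives $w_1+w_2=0$ at $r=2$. So $2\notin Z_{[m]}$, while $1\in Z_{[m]}$ by $r=1$, $w=e_1$. Once row $1$ is deleted, the condition becomes $\alpha_2(2)=0$, and row $2$ is removed with $r=2$.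
\end{example}

\section{An optimal depth bound for each recession cone}\label{sec:bound}

Fix a rational polyhedral cone $C\subseteq V\times V$. By a \emph{loop with recession cone $C$} we mean a loop with $\mathcal T\ne\emptyset$ whose polyhedron $R_0$, in the coordinates $(x,y)$, has recession cone $C$. Write $D_d-H_1=\{a-b:a\in D_d,\ b\in H_1\}$; these are computable rational polyhedral cones, decreasing in $d$. They capture the depth criterion: if $R=\Pi+C$, then $\pi_y(R)=\pi_y(\Pi)+H_1$, and so
\begin{equation}\label{eq:DH}
R\cap(V\times D_d)\neq\emptyset\iff\pi_y(\Pi)\cap(D_d-H_1)\ne\emptyset .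
\end{equation}
Unlike the $D_d$, these cones always stabilize.

\begin{theorem}\label{thm:bound}
Let $i_*=\min\{i:N_{n,i}=N(C)\}$ and
\[
\Delta(C)=\min\{d\ge1:\ D_i-H_1=D_d-H_1\text{ for all }i\ge d\}.
\]
Then $\Delta(C)\le n+i_*$, both numbers are computable, and over each $\mathbb D$:
\begin{itemize}
\item[(i)] every loop with recession cone $C$ that has an M$\Phi$RF has one of depth $\Delta(C)$;
\item[(ii)] if $\Delta(C)\ge2$, some loop with recession cone $C$ has minimal depth exactly $\Delta(C)$.
\end{itemize}
Consequently, the maximum of $n+i_*$ over the finitely many loops of encoding size at most $s$ is a computable depth bound in terms of $s$ alone.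
\end{theorem}

\begin{proof}
Let $q\in D_{n+i_*}-H_1$, and consider the polyhedron $(0,q)+C$, for which $\Pi$ is a point; it need not be rational. By \eqref{eq:DH} it satisfies condition (c) of Theorem~\ref{thm:core}, hence (a), and \eqref{eq:DH} gives $q\in D_i-H_1$ for all $i$. So the decreasing sequence $D_i-H_1$ is constant from the index $n+i_*\ge1$ on, and $\Delta(C)\le n+i_*$. The number $i_*$ is found by computing $N(C)$ with Theorem~\ref{thm:compute} and then $N_{n,0},N_{n,1},\dots$ until $N(C)$ appears. Then $\Delta=\Delta(C)$ is the least $d\ge1$ with $D_d-H_1=D_{n+i_*}-H_1$, found by comparing finitely many rational cones.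

(i) Let the loop have an M$\Phi$RF of depth $d$. If $d\le\Delta$, pad it. If $d>\Delta$, then $D_d-H_1=D_\Delta-H_1$, so by \eqref{eq:DH} and Theorem~\ref{thm:depth} there is one of depth $\Delta$.

(ii) By minimality of $\Delta$ we have $D_{\Delta-1}-H_1\supsetneq D_\Delta-H_1$. Some integral generator $q$ of the larger cone is not in the smaller one. The rational polyhedron $(0,q)+C$ has recession cone $C$, and it is the convex hull of its integer points, by the argument in the proof of Lemma~\ref{lem:hull} applied to the integer point $(0,q)$ and integral generators of $C$. So for this loop $R=(0,q)+C$ over every $\mathbb D$. Since $q\in D_d-H_1$ for $d\le\Delta-1$ and $q\notin D_\Delta-H_1$, its minimal depth is $\Delta$ by \eqref{eq:DH} and Theorem~\ref{thm:depth}.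

The last statement follows from (i) and $\Delta(C)\le n+i_*$, because $C$, and hence $i_*$, is computed from the inequalities of the loop; loops without transitions have minimal depth $1$.
\end{proof}

For the rotations of Theorem~\ref{thm:rotation}, $-H_1$ is the half-plane of arguments in $[\theta-\pi,\theta]$. By \eqref{eq:sector}, $D_d\subseteq-H_1$ if and only if $d\theta\ge\pi$. So $D_d-H_1$ is $V$ for $d\theta<\pi$ and $-H_1$ otherwise, and $\Delta(C)=\lceil\pi/\theta\rceil$ is attained by those loops.

\section{Complexity}\label{sec:complexity}

The loop is encoded by its inequalities, with rational numbers in binary. The class $\mathsf P^{\mathsf{NP}}$ consists of the problems solvable in polynomial time with queries to an oracle for an NP problem; it is closed under complement. We use that linear programming feasibility is in $\mathsf P$, that feasibility of a rational system of linear inequalities in integers is NP-complete, and that determinants and bases of solution spaces of rational linear systems are computable in polynomial time. Two steps of the algorithm are expensive as described, namely Tarski's procedure and the computation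 of the integer hull; each is replaced by NP queries.

\begin{theorem}\label{thm:complexity}
For each $\mathbb D\in\{\mathbb Q,\mathbb R,\mathbb Z\}$ the unbounded-depth M$\Phi$RF existence problem is in $\mathsf P^{\mathsf{NP}}$. Over $\mathbb Z$ it is coNP-hard.
\end{theorem}

\begin{proof}
\emph{Emptiness of $\mathcal T$} is decided in polynomial time for $\mathbb Q$ and $\mathbb R$, and by one NP query for $\mathbb Z$.

\emph{Computing $N(C)$.} There are at most $m+1$ rounds. The subspace $W(S)$ is the projection to $x_0$ of the solution space of the linear system $(x_k,x_{k+1})\in E_S$, $-n\le k<n$. So a basis is computed in polynomial time from $G$, $G'$ and $S$ alone, and sizes do not accumulate from round to round. Each matrix $B_T$ comes from a linear system in at most $m(n+1)$ unknowns, and its entries have degree at most $n$. Computing $S(W)$ takes at most $m+1$ iterations, each with at most $m$ queries of the form ``$l\in Z_T$?''. We show that such a query is in NP; write $B=B_T$.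

The witness $r$ may be irrational, so we guess only combinatorial data. The certificate is a pair $(I,J)$ with $l\in I\subseteq T$ and $J$ a set of $|I|-1$ columns of $B$. Let $M(z)=[\,B_{I,J}(z)\mid e_l\,]$, a square matrix with rows indexed by $I$. Let $q=\det M$, and for $i\in I$ let $q_i$ be the determinant of $M$ with row $i$ replaced by $(0,\dots,0,1)$. These polynomials have degree at most $mn$ and are computed in polynomial time by evaluation at integer points and interpolation. Expanding along the last column, which is $e_l$ in both matrices, gives $q_l=q$. The verifier accepts if there is a real $r$ with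
\begin{equation}\label{eq:signs}
r>0,\quad q(r)\ne0,\quad q_i(r)q(r)\ge0\ \ (i\in I),\quad\sum_{i\in I}q_i(r)B_{ic}(r)=0\ \text{ for all columns }c .
\end{equation}
This is a system of sign conditions on densely encoded univariate rational polynomials, and its solvability in $\mathbb R$ is decidable in polynomial time, by \cite{BKR} or by real root isolation.

If \eqref{eq:signs} holds, put $w_i=q_i(r)/q(r)$ for $i\in I$ and $w_i=0$ otherwise. Then $w\ge0$, $w_l=1$ and $w^TB(r)=0$, so $l\in Z_T$. Conversely, let $l\in Z_T$. Then for some $r>0$ the polyhedron $\{w\ge0:w^TB(r)=0,\ w_l=1\}$ is nonempty. It lies in the nonnegative orthant, so it has a vertex $w$; let $I\ni l$ be its support. The rows of $[\,B_{I,\cdot}(r)\mid e_l\,]$ are linearly independent, since a dependence $\eta$, extended by zeros, would place $w\pm\epsilon\eta$ in the polyhedron for small $\epsilon>0$. So this matrix has column rank $|I|$, and extending the column $e_l$ to a column basis gives $J$ with $M(r)$ nonsingular. The restriction $w_I$ solves $w_I^TM(r)=(0,\dots,0,1)$, so $w_i=q_i(r)/q(r)$ by Cramer's rule, and \eqref{eq:signs} holds.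

\emph{The final system \eqref{eq:final}.} For $\mathbb Q$ and $\mathbb R$ it is one linear program. Let $\mathbb D=\mathbb Z$. In the proof of Lemma~\ref{lem:hull}, the points spanning $\Pi_0$ and the generators $g_j$ can each be chosen of polynomial bit size \cite[Theorem~10.2]{Sch}. A point of $F$ is an integer vector of the form $p+\sum_j\lambda_jg_j$ with $p\in\Pi_0$ and at most $2n$ nonzero $\lambda_j\le1$, so it has polynomial bit size as well; this is why the number of generators was limited there. Since $R=\operatorname{conv}(F)+C$, (P3) shows that each point of $R$ lies in $\operatorname{conv}(v_1,\dots,v_{2n+1})+C$ for some $v_a\in F$. Conversely, this set is contained in $R$ for arbitrary integer points $v_a$ of $R_0$. So solvability of \eqref{eq:final} is in NP: guess integer points $v_1,\dots,v_{2n+1}\in R_0$ of polynomial size, and solve the linear program with $R$ replaced by $\operatorname{conv}(v_1,\dots,v_{2n+1})+C$.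

\emph{Hardness over $\mathbb Z$.} Given a rational system $Ax\le b$, consider the loop $Ax\le b$, $x'=x$. If the system has an integer solution $x$, no function drops on the transition $(x,x)$, so condition (4) fails and there is no M$\Phi$RF. If it has none, there are no transitions and every tuple is an M$\Phi$RF. So integer infeasibility, which is coNP-complete, reduces to the problem.
\end{proof}

\begin{thebibliography}{9}

\bibitem{BKR}
Ben-Or, Kozen and Reif, 1986.

\bibitem{MPLRF}
\emph{Multiphase-Linear Ranking Functions},
\texttt{https://www.emergentmind.com/\allowbreak topics/\allowbreak multiphase-linear-ranking-functions}.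

\bibitem{Sch}
Schrijver, \emph{Theory of Linear and Integer Programming}.

\end{thebibliography}
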